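# A first countable Hausdorff space with $wL_c(X)=\omega$ and more than $2^{\omega}$ points

## 1. Separation, character, $wL_c$, and $\theta$-closure

Everything below is in ZFC. Ordinals are von Neumann ordinals, cardinals are initial ordinals, and $\mathfrak c=2^{\omega}$. For a set $A$ and a cardinal $\kappa$, $[A]^{\le\kappa}$ is the set of subsets of $A$ of size at most $\kappa$. We often use that $(2^\kappa)^\kappa=2^\kappa$ for infinite $\kappa$, so that $|A|\le 2^\kappa$ implies $|[A]^{\le\kappa}|\le 2^\kappa$.

**Definition (separation).** A space is *Hausdorff* if distinct points have disjoint open neighborhoods, and *Urysohn* if distinct points have open neighborhoods with disjoint closures. A space is *regular* if it is Hausdorff and for each open $U\ni x$ there is an open $V\ni x$ with $\overline V\subset U$. Regular spaces are Urysohn: if $U\ni x$ and $V\ni y$ are disjoint and open, then $y\notin\overline U$, and regularity gives an open $V'\ni y$ with $\overline{V'}\cap\overline U=\emptyset$.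

**Example 1 (Hausdorff, not Urysohn).** Take isolated points $(i,j)$ with $i\in\omega$, $j\in\mathbb Z\setminus\{0\}$; points $m_i$ with neighborhoods $\{m_i\}\cup\{(i,j):|j|\ge n\}$; and two points $p_+,p_-$ with neighborhoods $\{p_+\}\cup\{(i,j):i\ge n,\ j>0\}$ and $\{p_-\}\cup\{(i,j):i\ge n,\ j<0\}$. Every neighborhood of $p_+$ is disjoint from the basic neighborhoods of $p_-$ after shrinking; a point $m_i$ or $(i,j)$ is separated from $p_\pm$ by taking $n>i$; $(i,j)$ is separated from $m_i$ by $n>|j|$; the rest is clear. So the space is Hausdorff. But the closure of every neighborhood of $p_+$, and of every neighborhood of $p_-$, contains all $m_i$ with $i$ large. So the space is not Urysohn.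

**Definition (character).** $\chi(X)$ is the least infinite cardinal $\kappa$ such that every point of $X$ has a local base of at most $\kappa$ open sets. If $\chi(X)=\omega$, the space is *first countable*.

**Example 2.** $\chi(\mathbb R)=\omega$. For uncountable $\kappa$ let $A(\kappa)=\kappa\cup\{\infty\}$ be the one-point compactification of the discrete space $\kappa$; neighborhoods of $\infty$ are the sets that contain $\infty$ and all but finitely many points of $\kappa$. If fewer than $\kappa$ neighborhoods of $\infty$ are given, together they omit fewer than $\kappa$ points, so some $\alpha<\kappa$ lies in all of them, and none of them is contained in $A(\kappa)\setminus\{\alpha\}$. So $\chi(A(\kappa))=\kappa$.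

**Definition (weak Lindelöf number for closed sets).** $wL_c(X)$ is the least infinite cardinal $\kappa$ such that for every closed set $F\subset X$ and every family $\mathcal U$ of open subsets of $X$ covering $F$ there is $\mathcal V\subset\mathcal U$ with $|\mathcal V|\le\kappa$ and $F\subset\overline{\bigcup\mathcal V}$.

**Example 3.** If $X$ is Lindelöf then $wL_c(X)=\omega$, since closed subsets are Lindelöf. If $D$ is infinite and discrete then $wL_c(D)=|D|$: cover $D$ by its singletons.

**Example 4 (all closed sets matter, not just $F=X$).** Let $X=(A(\omega_1)\times(\omega+1))\setminus\{(\infty,\omega)\}$. The set $A(\omega_1)\times\omega$ is dense and $\sigma$-compact, so every open cover of $X$ has a countable subfamily with dense union. But $F=\omega_1\times\{\omega\}$ is closed and covered by the pairwise disjoint open sets $U_\alpha=\{\alpha\}\times(\omega+1)$. Since $U_\alpha$ is a neighborhood of $(\alpha,\omega)$ that misses all other $U_{\alpha'}$, no proper subfamily has a union whose closure contains $F$. So $wL_c(X)\ge\omega_1$.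

**Definition ($\theta$-closure).** For $A\subset X$, $\mathrm{cl}_\theta(A)$ is the set of all $x\in X$ such that $\overline U\cap A\ne\emptyset$ for every open $U\ni x$. Clearly $\overline A\subset\mathrm{cl}_\theta(A)$.

**Example 5.** In a regular space $\mathrm{cl}_\theta(A)=\overline A$: if $x\notin\overline A$, some open $V\ni x$ has $\overline V\cap\overline A=\emptyset$. In Example 1 the set $A=\{m_i:i\in\omega\}$ is closed, but $\mathrm{cl}_\theta(A)=A\cup\{p_+,p_-\}$: we saw that $p_\pm$ belong to it, and $(i,j)$ does not, since $\{(i,j)\}$ is open and closed.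

## 2. Does $|X|\le 2^{wL_c(X)\cdot\chi(X)}$ hold for all Hausdorff spaces?

It is known that $|X|\le 2^{\chi(X)\cdot wL_c(X)}$ for every regular space $X$ (Arhangel'skii), and for every Urysohn space $X$ (Alas). The problem, whose source is "Cardinal Estimates Involving The Weak Lindelöf Game" (doi:10.1007/s13398-021-01141-0), is:

> Is $|X|\le 2^{wL_c(X)\cdot\chi(X)}$ for every Hausdorff space $X$?

The answer is no. Here is what will be proved.

**Theorem 1.** There is a Hausdorff space $X$ with $\chi(X)=wL_c(X)=\omega$ and $|X|=2^{\mu}>2^{\omega}$, where $\mu$ is the least cardinal with $2^\mu>2^\omega$. (If $2^{<\mathfrak c}=\mathfrak c$, then $\mu=\mathfrak c$ and $|X|=2^{\mathfrak c}$.)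

**Theorem 2.** For every uncountable strong limit cardinal $\kappa$ with $\mathrm{cf}(\kappa)=\omega$ there is a Hausdorff space $X$ with $\chi(X)\le\kappa$, $wL_c(X)\le\kappa$ and $|X|>2^\kappa$.

**Theorem 3.** If $X$ is Hausdorff and $\kappa=wL_c(X)\chi(X)$, there is a closed $F\subset X$ with $|F|\le 2^\kappa$ and $X=\mathrm{cl}_\theta(F)$. Hence $|X|\le 2^\kappa$ holds whenever $\theta$-closures of subsets of $X$ of size $\le 2^\kappa$ have size $\le 2^\kappa$. This yields the theorems of Arhangel'skii and Alas.

These notes do not determine the largest possible $|X|$ when $\chi(X)\cdot wL_c(X)=\omega$, and Theorem 2 does not treat every cardinal $\kappa$.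

## 3. Discrete spaces, small dense sets, and a space of columns

*Discrete spaces.* If $X$ is infinite and discrete, $wL_c(X)=|X|$, and $|X|\le 2^{|X|}$. No counterexample here.

*Spaces with a small dense set.* The next lemma rules these out. It will be used again in Section 4.

**Lemma 1.** Let $X$ be Hausdorff, $\chi(X)\le\kappa$, $A\subset X$, $|A|\le2^\kappa$. Then $|\overline A|\le 2^\kappa$.

*Proof.* For each $x\in X$ let $\{V_i(x):i<\kappa\}$ be a local base of open sets (repetitions allowed). For $x\in\overline A$ pick $a_i\in A\cap V_i(x)$ for each $i<\kappa$, and let $B_x=\{a_i:i<\kappa\}\in[A]^{\le\kappa}$. We recover $x$ from the map $i\mapsto B_x\cap V_i(x)$.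

Given $i,j$, choose $k$ with $V_k(x)\subset V_i(x)\cap V_j(x)$. Then $a_k\in B_x\cap V_i(x)\cap V_j(x)$. As $j$ was arbitrary, $x\in\overline{B_x\cap V_i(x)}$ for every $i$. If $y\ne x$, some $V_i(x)$ is disjoint from some $V_j(y)$, so $y\notin\overline{B_x\cap V_i(x)}$. Hence $\{x\}=\bigcap_{i<\kappa}\overline{B_x\cap V_i(x)}$. So $x$ is determined by an element of $([A]^{\le\kappa})^\kappa$, a set of size at most $(2^\kappa)^\kappa=2^\kappa$. $\square$

So a counterexample has no dense set of size $\le2^\kappa$, where $\kappa=wL_c(X)\chi(X)$.

*Columns.* A crude way to get a big first countable space: let $S$ be a countable metrizable space without isolated points, $K$ a discrete set with $|K|>\mathfrak c$, and take $S\times K$. The set $\{q\}\times K$ is closed and is covered by the pairwise disjoint open sets $S\times\{y\}$, $y\in K$; as in Example 4 none can be omitted. So $wL_c(S\times K)\ge|K|$. The pieces $S\times\{y\}$ have to be tied together by additional points. The counterexample will be $S\times K$ plus at most $2^\kappa$ such points.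

## 4. The closing-off argument reaches $X=\mathrm{cl}_\theta(F)$

The first thing to try is a proof of the inequality by closing off: build a closed set $F$ of size $\le2^\kappa$ that reflects all coverings of size $\le\kappa$, and show $F=X$. We carry this out and watch where it stops. It proves Theorem 3.

**Proof of Theorem 3.** If $X=\emptyset$, take $F=\emptyset$. Let $X\ne\emptyset$ and fix local bases $\{V_i(x):i<\kappa\}$ of open sets.

**Step 1: construct $F$.** By recursion on $\xi<\kappa^+$ we choose increasing nonempty sets $F_\xi\subset X$ with $|F_\xi|\le 2^\kappa$ such that, with $H_\xi=\bigcup_{\eta<\xi}F_\eta$,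

- (a) $\overline{H_\xi}\subset F_\xi$;
- (b) for every family $\mathcal V$ of at most $\kappa$ sets of the form $V_i(x)$ with $x\in H_\xi$, $i<\kappa$: if $\overline{\bigcup\mathcal V}\ne X$, then $F_\xi\not\subset\overline{\bigcup\mathcal V}$.

This is possible. We have $|H_\xi|\le\kappa\cdot2^\kappa=2^\kappa$, so $|\overline{H_\xi}|\le2^\kappa$ by Lemma 1. There are at most $2^\kappa$ sets $V_i(x)$ with $x\in H_\xi$, hence at most $(2^\kappa)^\kappa=2^\kappa$ families $\mathcal V$ as in (b). Let $F_\xi$ consist of $\overline{H_\xi}$, one point outside $\overline{\bigcup\mathcal V}$ for each $\mathcal V$ with $\overline{\bigcup\mathcal V}\neq X$, and one fixed point of $X$. Put $F=\bigcup_{\xi<\kappa^+}F_\xi$. Then $|F|\le\kappa^+\cdot2^\kappa=2^\kappa$.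

**Step 2: $F$ is closed.** Let $x\in\overline F$. Pick $a_i\in F\cap V_i(x)$ for $i<\kappa$. As $\kappa^+$ is regular, all $a_i$ lie in one $F_\xi$. So $x\in\overline{F_\xi}\subset\overline{H_{\xi+1}}\subset F_{\xi+1}\subset F$.

**Step 3: $\mathrm{cl}_\theta(F)=X$.** Suppose $q\notin\mathrm{cl}_\theta(F)$. There is an open $O\ni q$ with $\overline O\cap F=\emptyset$. For each $x\in F$ we have $x\notin\overline O$, so we can choose $i(x)$ with $V_{i(x)}(x)\cap O=\emptyset$. The sets $V_{i(x)}(x)$ cover the closed set $F$, and $wL_c(X)\le\kappa$. So there is $C\in[F]^{\le\kappa}$ with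
$$F\subset\overline{\bigcup_{x\in C}V_{i(x)}(x)}\subset X\setminus O ,$$
the second inclusion because $X\setminus O$ is closed. By regularity of $\kappa^+$, $C\subset F_\xi\subset H_{\xi+1}$ for some $\xi$. The closure in the display misses $q$, so it is not $X$, and (b) at stage $\xi+1$ gives a point of $F_{\xi+1}\subset F$ outside it. This contradicts the display. So $X=\mathrm{cl}_\theta(F)$, and the second sentence of Theorem 3 follows at once.

**Step 4: regular spaces.** If $X$ is regular, $\mathrm{cl}_\theta(F)=\overline F=F$ by Example 5, so $|X|\le2^\kappa$.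

**Step 5: Urysohn spaces.** Let $X$ be Urysohn and $|A|\le2^\kappa$; we show $|\mathrm{cl}_\theta(A)|\le 2^\kappa$ by repeating Lemma 1 with closed neighborhoods. For $x\in\mathrm{cl}_\theta(A)$ pick $a_i\in A\cap\overline{V_i(x)}$ and let $B_x=\{a_i:i<\kappa\}$. Given $i,j$ choose $k$ with $V_k(x)\subset V_i(x)\cap V_j(x)$; then $a_k\in B_x\cap\overline{V_i(x)}\cap\overline{V_j(x)}$. Every open $U\ni x$ contains some $V_j(x)$, so $x\in\mathrm{cl}_\theta(B_x\cap\overline{V_i(x)})$ for all $i$. If $y\ne x$, there are $i,j$ with $\overline{V_i(x)}\cap\overline{V_j(y)}=\emptyset$, so $y\notin\mathrm{cl}_\theta(B_x\cap\overline{V_i(x)})$. Thus $\{x\}=\bigcap_{i<\kappa}\mathrm{cl}_\theta(B_x\cap\overline{V_i(x)})$, and $x$ is determined by the map $i\mapsto B_x\cap\overline{V_i(x)}$, an element of $([A]^{\le\kappa})^\kappa$. So $|\mathrm{cl}_\theta(A)|\le2^\kappa$, and $|X|=|\mathrm{cl}_\theta(F)|\le 2^\kappa$. $\blacksquare$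

**Where it stops.** We wanted $F=X$. In Step 3, from $q\notin F$ alone we get an open $O\ni q$ with $O\cap F=\emptyset$. But a point $x\in F$ may lie in $\overline O$, and then every neighborhood of $x$ meets $O$, so the sets $V_{i(x)}(x)$ cannot be chosen. Thus the only obstruction to the inequality in Hausdorff spaces is that the $\theta$-closure of a set of size $2^\kappa$ might have more than $2^\kappa$ points. A counterexample must contain such a set.

## 5. Strips make $\theta$-closures large; columns must accumulate

Large $\theta$-closures are easy to get. Let $\kappa$ be infinite and give $\kappa^\omega$ the product topology with $\kappa$ discrete. For $p\in\kappa^\omega$ let $[p\restriction n]=\{x\in\kappa^\omega:x\restriction n=p\restriction n\}$. Let $S$ be the set of eventually zero sequences; it is dense and $|S|=\kappa$. Put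
$$\Sigma=\kappa^\omega\setminus S,\qquad S_n(p)=S\cap[p\restriction n].$$

**First attempt (for $\kappa=\omega$).** Let $K$ be any set with $|K|>\mathfrak c$, and $X_0=(S\times K)\cup\Sigma$. Basic neighborhoods of $(q,y)$ are the sets $S_n(q)\times\{y\}$; basic neighborhoods of $b\in\Sigma$ are the sets $\{b\}\cup(S_n(b)\times K)$: a whole strip across all columns. This space is first countable and Hausdorff, since for $p\neq p'$ in $\omega^\omega$ we have $S_n(p)\cap S_n(p')=\emptyset$ for large $n$. The closure of $S_n(q)\times\{y\}$ contains all of $\Sigma\cap[q\restriction n]$. So $\mathrm{cl}_\theta(\Sigma)=X_0$, although $\Sigma$ is closed and $|\Sigma|=\mathfrak c$.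

Also, closed subsets of $\Sigma$ cause no trouble: two points $b,c\in\Sigma$ with the same finite sequence $b\restriction n=c\restriction n$ have strips $S_n(b)\times K=S_n(c)\times K$, and there are only countably many finite sequences. But $wL_c(X_0)\ge |K|$, and the culprit is again $F=\{q\}\times K$. It is closed, because for $b\in\Sigma$ we have $b\neq q$ and the strip $S_n(b)\times K$ misses it when $b\restriction n\ne q\restriction n$. It is covered by the sets $S\times\{y\}$, and none can be omitted.

**The repair.** Make it impossible for a closed set to contain a large part of $\{q\}\times K$ without containing points $b_0,b_1,\dots$ whose strips converge to $q$. If $F$ contains such $b_n$, then countably many members $U_{b_n}$ of the cover contain strips $S_{m_n}(\sigma(b_n))\times K$ with $\sigma(b_n)\to q$, and the closure of $\bigcup_n U_{b_n}$ contains all of $\{q\}\times K$.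

So we use new points $b=(a,q)$, where $a$ is a place at which subsets of $K$ may accumulate, described by a filter base $\mathcal G(a)$ on $K$; a neighborhood of $b$ contains both a set $S_n(q)\times G$ with $G\in\mathcal G(a)$ and a strip $S_n(\sigma(b))\times K$. Strips of distinct points must be eventually disjoint, so $\sigma$ must be injective into $\Sigma$; this permits at most $|\Sigma|\le\kappa^\omega$ new points. The map $\sigma$ is chosen once and for all, while the large set $F_q=\{y:(q,y)\in F\}$ is arbitrary. To guarantee $\sigma(b_n)\to q$, we give each $a$ a label $l(a)\in\omega$, put $\sigma(a,q)$ in $[q\restriction l(a)]$, and demand that large sets accumulate at places with arbitrarily large labels.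

## 6. $\kappa$-systems and the spaces they generate

**Definition ($\kappa$-system).** Let $\kappa$ be infinite with $\kappa^\omega=2^\kappa$. A *$\kappa$-system* consists of a set $K\ne\emptyset$, a set $\mathcal A$ with $|\mathcal A|\le2^\kappa$, a function $l:\mathcal A\to\omega$, and for each $a\in\mathcal A$ a nonempty downward directed family $\mathcal G(a)$ of subsets of $K$ with $|\mathcal G(a)|\le\kappa$ (any two members contain a third one), such that

- (S1) for $y\in K$, $a\in\mathcal A$ there is $G\in\mathcal G(a)$ with $y\notin G$;
- (S2) for $a\neq a'$ in $\mathcal A$ there are disjoint $G\in\mathcal G(a)$, $G'\in\mathcal G(a')$;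
- (S3) if $T\subset K$, $|T|>\kappa$ and $n\in\omega$, there is $a\in\mathcal A$ with $l(a)\ge n$ such that $T\cap G\neq\emptyset$ for all $G\in\mathcal G(a)$. We then say that *$T$ accumulates at $a$*.

For the example we need labels. The following recursion produces all labels in these notes.

**Lemma 2.** Let $\nu$ be an infinite cardinal, $Z$ a set and $\mathcal F$ a family of at most $\nu$ subsets of $Z$, each of size at least $\nu$. Then there is $l:Z\to\omega$ that takes every value $n\in\omega$ on every member of $\mathcal F$.

*Proof.* There are at most $\nu$ pairs $(P,n)\in\mathcal F\times\omega$. List them in a sequence of length at most $\nu$ and choose recursively points $x_{P,n}\in P$, each different from all earlier ones; at each stage fewer than $\nu$ points are excluded. Put $l(x_{P,n})=n$ and $l(x)=0$ elsewhere. $\square$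

The space $2^\omega$ has $\mathfrak c$ closed subsets, and every uncountable closed subset of $2^\omega$ has size $\mathfrak c$ (the perfect set theorem). So Lemma 2 gives a function
$$l_1:2^\omega\to\omega\ \text{ taking every value on every uncountable closed subset of } 2^\omega. \tag{1}$$

**Example 6 (an $\omega$-system with $|K|=\mathfrak c$).** Let $K=\mathcal A=2^\omega$, $l=l_1$, and $\mathcal G(x)=\{G_n(x):n\in\omega\}$ with $G_n(x)=\{y\in2^\omega:y\ne x,\ y\restriction n=x\restriction n\}$. (S1) and (S2) are immediate. For (S3), let $T$ be uncountable and let $P$ be the set of $x$ such that $T\cap[x\restriction k]$ is uncountable for every $k$ (here $[x\restriction k]$ is taken in $2^\omega$). $P$ is closed. A point of $T\setminus P$ lies in one of the countably many basic sets that contain only countably many points of $T$, so $T\setminus P$ is countable and $P$ is uncountable. Choose $x\in P$ with $l_1(x)=n$. Then $T\cap G_k(x)\neq\emptyset$ for all $k$.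

**Proposition 1.** If a $\kappa$-system exists, there is a Hausdorff space $X$ with $|X|\ge|K|$, $\chi(X)\le\kappa$, $wL_c(X)\le\kappa$.

*Proof.* **Step 1: define the space.** Use $S,\Sigma,S_n(p)$ from Section 5. Let $Y=\mathcal A\times S$, taken disjoint from $S\times K$, so $|Y|\le2^\kappa$. Each set $[p\restriction n]\cap\Sigma$ has size $\kappa^\omega=2^\kappa$, since $|[p\restriction n]|=\kappa^\omega=2^\kappa$ and $|S|=\kappa$. Well-order $Y$ in a sequence of length at most $2^\kappa$; by recursion, excluding at each stage the fewer than $2^\kappa$ values already used, we obtain an injection $\sigma:Y\to\Sigma$ with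
$$\sigma(a,q)\in[q\restriction l(a)]\qquad\text{for all }(a,q)\in Y. \tag{2}$$
Let $X=(S\times K)\cup Y$. The basic open sets are

- $S_n(q)\times\{y\}$ for $(q,y)\in S\times K$ and $n\in\omega$;
- $N(b;G,n)=\{b\}\cup(S_n(q)\times G)\cup(S_n(\sigma(b))\times K)$ for $b=(a,q)\in Y$, $G\in\mathcal G(a)$, $n\in\omega$.

**Step 2: this is a base, and $\chi(X)\le\kappa$.** If a basic set contains $(p,y)\in S\times K$, it contains $S_n(p)\times\{y\}$ for its own parameter $n$. For $S_n(q)\times\{y\}$ we have $p\restriction n=q\restriction n$, so $S_n(q)=S_n(p)$. For $N(b;G,n)$ either $p\in S_n(q)$ and $y\in G$, or $p\in S_n(\sigma(b))$; in both cases $S_n(p)\times\{y\}$ is contained in the corresponding part. So if two basic sets contain $(p,y)$, their intersection contains some $S_m(p)\times\{y\}$. A point $b=(a,q)\in Y$ lies only in basic sets of the form $N(b;G,n)$, and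
$$N(b;G'',\max(n,n'))\subset N(b;G,n)\cap N(b;G',n')\quad\text{if }G''\subset G\cap G'.$$
So we have a base of a topology; the sets $S_n(q)\times\{y\}$, $n\in\omega$, form a local base at $(q,y)$, and the at most $\kappa$ sets $N(b;G,n)$ form a local base at $b$.

**Step 3: $X$ is Hausdorff.** There are three kinds of pairs.

Distinct points $(p,y),(p',y')$: if $y\neq y'$, the sets $S\times\{y\}$, $S\times\{y'\}$ are disjoint; if $y=y'$, choose $n$ with $p\restriction n\neq p'\restriction n$.

Points $(p,y)$ and $b=(a,q)$: as $\sigma(b)\notin S$, we have $p\ne\sigma(b)$. Choose $n$ with $p\restriction n\ne\sigma(b)\restriction n$, and by (S1) $G\in\mathcal G(a)$ with $y\notin G$. Then $S_n(p)\times\{y\}$ misses $S_n(q)\times G$ because $y\notin G$, and misses $S_n(\sigma(b))\times K$ because $S_n(p)\cap S_n(\sigma(b))=\emptyset$.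

Points $b=(a,q)\neq b'=(a',q')$: we have $\sigma(b)\ne\sigma(b')$ by injectivity, and $\sigma(b)\ne q'$, $\sigma(b')\neq q$ because $\sigma$ avoids $S$. Choose $n$ such that $\sigma(b)\restriction n\ne\sigma(b')\restriction n$, $\sigma(b)\restriction n\ne q'\restriction n$, $\sigma(b')\restriction n\neq q\restriction n$, and, if $q\ne q'$, also $q\restriction n\neq q'\restriction n$. If $q=q'$, then $a\neq a'$ and we take disjoint $G\in\mathcal G(a)$, $G'\in\mathcal G(a')$ from (S2); otherwise $G,G'$ are arbitrary. The sets $N(b;G,n)$ and $N(b';G',n)$ are disjoint: $S_n(q)\times G$ misses $S_n(q')\times G'$ by the choice of $n$ (if $q\ne q'$) or of $G,G'$ (if $q=q'$), and the other three intersections are empty because the first coordinates lie in disjoint sets.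

For the rest of the proof let $F\subset X$ be closed and covered by a family $\mathcal U$ of open sets. For each $b\in F\cap Y$ fix $U_b\in\mathcal U$ and $G_b,n_b$ with $N(b;G_b,n_b)\subset U_b$.

**Step 4: $F\cap Y$ is covered by the closure of $\le\kappa$ members.** There are only $\kappa$ finite sequences in $\kappa$. So there is $C\subset F\cap Y$ with $|C|\le\kappa$ such that for each $b\in F\cap Y$ some $c\in C$ has $\sigma(c)\restriction n_c=\sigma(b)\restriction n_b$ (in particular $n_c=n_b$). For such $b,c$ and all $G,n$,
$$N(b;G,n)\cap U_c\supset\big(S_n(\sigma(b))\cap S_{n_b}(\sigma(b))\big)\times K=S_{\max(n,n_b)}(\sigma(b))\times K\neq\emptyset,$$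
since $S$ is dense. So $b\in\overline{U_c}$, and $F\cap Y\subset\overline{\bigcup_{c\in C}U_c}$.

**Step 5: each $F\cap(\{q\}\times K)$ is covered by the closure of $\le\kappa$ members.** Fix $q\in S$ and let $F_q=\{y\in K:(q,y)\in F\}$. If $|F_q|\le\kappa$, choose one member of $\mathcal U$ for each point. Let $|F_q|>\kappa$. By (S3), for each $n\in\omega$ there is $a_n\in\mathcal A$ with $l(a_n)\ge n$ at which $F_q$ accumulates. Put $b_n=(a_n,q)$. Each $N(b_n;G,m)$ contains $(q,y)$ for every $y\in F_q\cap G\ne\emptyset$. So $b_n\in\overline F=F$, and $U_{b_n}$ is defined. We show $\{q\}\times K\subset\overline{\bigcup_nU_{b_n}}$.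

Take a basic neighborhood $S_m(q)\times\{y\}$ of $(q,y)$. By (2), $\sigma(b_m)\in[q\restriction l(a_m)]\subset[q\restriction m]$. So $[\sigma(b_m)\restriction n_{b_m}]\cap[q\restriction m]$ is open and contains $\sigma(b_m)$; it meets the dense set $S$ in some $p$. Then $(p,y)\in S_{n_{b_m}}(\sigma(b_m))\times K\subset U_{b_m}$ and $(p,y)\in S_m(q)\times\{y\}$.

As $|S|=\kappa$, Steps 4 and 5 use at most $\kappa$ members of $\mathcal U$ altogether, and the closure of their union contains $F$. So $wL_c(X)\le\kappa$. $\square$

If $|K|>\kappa$, the set $Y$ is exactly the kind of set Section 4 demands: it is closed, $|Y|\le 2^\kappa$, and $\mathrm{cl}_\theta(Y)=X$. Indeed, by (S3) some $a$ has $l(a)\ge n$; then $\sigma(a,q)\in[q\restriction n]$ and $(a,q)\in\overline{S_n(q)\times\{y\}}$ for every $y$.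

## 7. From reals to nodes of the tree $2^{<\mu}$

It remains to find an $\omega$-system with $|K|>\mathfrak c$. Example 6 has $|K|=\mathfrak c$ and cannot be enlarged directly: it uses that points of $K$ are told apart by points of the compact space $2^\omega$, and a set with more than $\mathfrak c$ elements has no injection into $2^\omega$.

The way around this is a tree with few nodes and many branches.

**Lemma 3.** Let $\kappa$ be an infinite cardinal and $\mu$ the least cardinal with $2^\mu>2^\kappa$. Then $\kappa<\mu\le2^\kappa$; $|2^\gamma|\le2^\kappa$ for every ordinal $\gamma<\mu$; $|\bigcup_{\gamma<\mu}2^\gamma|\le2^\kappa$; and $\mathrm{cf}(\mu)>\omega$.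

*Proof.* $2^\kappa\not>2^\kappa$ gives $\mu>\kappa$, and Cantor's theorem gives $\mu\le2^\kappa$. If $\gamma<\mu$ then $|\gamma|<\mu$, so $|2^\gamma|=2^{|\gamma|}\le2^\kappa$. The union then has size at most $\mu\cdot2^\kappa=2^\kappa$. If $\mathrm{cf}(\mu)=\omega$, say $\mu=\sup_n\mu_n$ with $\mu_n<\mu$, then a function on $\mu$ is determined by its restrictions to the $\mu_n$, so $2^\mu\le\prod_n2^{|\mu_n|}\le(2^\kappa)^\omega=2^\kappa$, a contradiction. $\square$

For $\kappa=\omega$ and under CH, $\mu=\omega_1$. More generally, $2^{<\mathfrak c}=\mathfrak c$ gives $\mu=\mathfrak c$.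

**Setting for Sections 7 to 9.** Fix $\kappa$ and $\mu$ as in Lemma 3. Let $K=2^\mu$, the set of all functions $\mu\to2$. Let $N=\bigcup_{\gamma<\mu}2^\gamma$; its elements are called *nodes*. The length $\mathrm{lh}(s)$ of a function $s$ defined on an ordinal is its domain. We write $s\subset y$ if $y$ extends $s$ (equality allowed), and call nodes *incomparable* if neither extends the other. Let $N_\omega$ be the set of nodes whose length is a limit ordinal of cofinality $\omega$. For $s\in N_\omega$ fix a strictly increasing sequence $(c^s_n)_n$ cofinal in $\mathrm{lh}(s)$. For $y\in K$ and a function $s\in2^{\le\mu}$ with $s\not\subset y$ let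
$$\Delta(y,s)=\min\{\gamma<\mathrm{lh}(s):y(\gamma)\neq s(\gamma)\}.$$
For $T\subset K$ and $\beta\in2^{\le\mu}$ let
$$E_\beta=\{\gamma<\mathrm{lh}(\beta):\exists y\in T\ (\beta\restriction\gamma\subset y,\ y(\gamma)\neq\beta(\gamma))\}=\{\Delta(y,\beta):y\in T,\ \beta\not\subset y\},$$
the set of levels at which members of $T$ leave $\beta$.

**Two shapes of uncountable sets (Example 7).** Let $\kappa=\omega$.

*Comb.* For $\gamma<\omega_1$ let $y_\gamma\in K$ be $0$ below $\gamma$ and $1$ from $\gamma$ on, and $T=\{y_\gamma:\gamma<\omega_1\}$. With $\beta$ the zero function on $\omega_1$, $E_\beta=\omega_1$.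

*Bush.* For $u\in2^\omega$ let $y_u$ extend $u$ by zeros, and $T=\{y_u:u\in2^\omega\}$. Every $E_\beta$ is countable: a member of $T$ leaving $\beta$ at some $\gamma\ge\omega$ is $0$ there, so $\gamma$ must be the first $\gamma\ge\omega$ with $\beta(\gamma)=1$. Thus $E_\beta\subset\omega\cup\{\gamma\}$ for one $\gamma$.

**Why nodes alone are not enough.** The obvious places of accumulation are the nodes $s\in N_\omega$, with sets $\{y:s\not\subset y,\Delta(y,s)\ge c^s_n\}$. Let $T$ be a comb: one $y_\gamma$ leaving $\beta$ at $\gamma$ for each $\gamma\in E$, where $E$ has order type $\omega_1$. If a node $s$ leaves $\beta$ at $\rho$, then a $y_\gamma$ with $\Delta(y_\gamma,s)>\rho$ or $s\subset y_\gamma$ has $\gamma=\rho$, so $T$ does not accumulate at $s$. If $s=\beta\restriction\delta$, then $T$ accumulates at $s$ exactly when $E\cap\delta$ is cofinal in $\delta$. So for $\delta<\sup E$ there are only $\omega_1$ such nodes (at most one more arises at $\sup E$, and it has cofinality $\omega_1$, hence is not in $N_\omega$). When $\omega_1<\mathfrak c$, Lemma 2 with $\nu=\mathfrak c$ does not apply to such sets,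 and it is unclear how to label nodes so that large labels occur.

But the *levels* $\gamma<\mu\le\mathfrak c$ can be coded injectively by reals $r_\gamma\in2^\omega$. So we add to $s$ a second coordinate $x\in2^\omega$ and demand that the codes of the levels of departure converge to $x$. On a comb we then choose $x$ with a prescribed label, as in Example 6. On a bush we will have to take whatever $x$ compactness gives us, but there we can choose $s$ among $\mathfrak c$ nodes and prescribe the label of $s$. This is why the label of $(s,x)$ will be a maximum of two labels.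

## 8. An $\omega$-system with $|K|=2^\mu>\mathfrak c$

Let $\kappa=\omega$, so $\omega<\mu\le\mathfrak c$, $\mathrm{cf}(\mu)>\omega$, $|N|\le\mathfrak c$. Fix an injection $\gamma\mapsto r_\gamma$ from $\mu$ to $2^\omega$. Put $\mathcal A=N_\omega\times2^\omega$, so $|\mathcal A|\le\mathfrak c$, and $\mathcal G(s,x)=\{G_n(s,x):n<\omega\}$, where
$$G_n(s,x)=\{y\in K:\ s\not\subset y,\ \Delta(y,s)\ge c^s_n,\ r_{\Delta(y,s)}\restriction n=x\restriction n\}.$$
These sets decrease with $n$, so $\mathcal G(s,x)$ is a countable downward directed family.

**Step 1: (S1).** Let $y\in K$. If $s\subset y$, then $y\notin G_0(s,x)$. Otherwise take $n$ with $c^s_n>\Delta(y,s)$; then $y\notin G_n(s,x)$.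

**Step 2: (S2).** Let $(s,x)\neq(s',x')$.

If $s=s'$, take $n$ with $x\restriction n\neq x'\restriction n$. A common element $y$ of $G_n(s,x)$ and $G_n(s,x')$ would have $x\restriction n=r_{\Delta(y,s)}\restriction n=x'\restriction n$.

If $s\subsetneq s'$, take $n$ with $c^{s'}_n\ge\mathrm{lh}(s)$. Each $y\in G_n(s',x')$ extends $s'\restriction c^{s'}_n\supset s$, so $y\notin G_n(s,x)$. The case $s'\subsetneq s$ is symmetric.

If $s,s'$ are incomparable and first differ at $\delta$, take $n$ with $c^s_n,c^{s'}_n>\delta$. A common element $y$ of $G_n(s,x)$ and $G_n(s',x')$ would satisfy $s(\delta)=y(\delta)=s'(\delta)$, which is impossible.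

**Step 3: labels.** Let $l_1$ be as in (1). For the nodes we label all possible bushes at once.

A *scheme* is a map $u\mapsto t_u$ from $2^{<\omega}$ to $N$ such that $t_{u^\frown0},t_{u^\frown1}$ are incomparable extensions of $t_u$ for every $u$. For example, $t_u=u$ is a scheme. For $z\in2^\omega$ put $t_z=\bigcup_nt_{z\restriction n}$ (in the example, $t_z=z$). Both extensions of $t_u$ are proper: if one were equal to $t_u$, the other would extend it. So the lengths of the $t_{z\restriction n}$ strictly increase with $n$. Since $\mathrm{cf}(\mu)>\omega$, their supremum is below $\mu$, and $t_z\in N_\omega$. If $z,z'$ first differ at $k$, then $t_z,t_{z'}$ extend the incomparable nodes $t_{z\restriction(k+1)},t_{z'\restriction(k+1)}$. So $t_z\neq t_{z'}$, and each scheme yields a set $\{t_z:z\in2^\omega\}$ of $\mathfrak c$ nodes. There are at most $\mathfrak c^\omega=\mathfrak c$ schemes. By Lemma 2 there is $l_0:N_\omega\to\omega$ such that for each scheme and each $n$ some $z$ has $l_0(t_z)=n$.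

Let $l(s,x)=\max(l_0(s),l_1(x))$.

To verify (S3), let $T\subset K$ be uncountable and $n\in\omega$. If a subset of $T$ accumulates somewhere, so does $T$; so we may assume $|T|=\omega_1$.

**Step 4: (S3) if some $E_\beta$ is uncountable.** Let $E$ consist of the first $\omega_1$ elements of $E_\beta$, so that $E$ has order type $\omega_1$ and its proper initial segments are countable. We find $x$ first and then $s$. Let
$$P=\{x\in2^\omega:\ \{\gamma\in E:r_\gamma\restriction k=x\restriction k\}\text{ is uncountable for all }k\}.$$
$P$ is closed. If $\gamma\in E$ and $r_\gamma\notin P$, then $r_\gamma$ lies in one of the countably many basic open sets that contain $r_{\gamma'}$ for only countably many $\gamma'\in E$. So $r_\gamma\in P$ for all but countably many $\gamma\in E$. As $\gamma\mapsto r_\gamma$ is injective, $P$ is uncountable. By (1), choose $x\in P$ with $l_1(x)=n$.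

Recursively choose $\gamma_0<\gamma_1<\cdots$ in $E$ with $r_{\gamma_k}\restriction k=x\restriction k$: uncountably many $\gamma\in E$ satisfy this condition, and only countably many elements of $E$ are $\le\gamma_{k-1}$. Let $\delta=\sup_k\gamma_k$. As $E$ has order type $\omega_1$, a countable subset is bounded in it by an element that is not largest, so $\delta<\sup E\le\mathrm{lh}(\beta)\le\mu$. Put $s=\beta\restriction\delta$; then $s\in N_\omega$.

Since $\gamma_k\in E_\beta$, there is $y_k\in T$ with $\beta\restriction\gamma_k\subset y_k$ and $y_k(\gamma_k)\neq\beta(\gamma_k)$. As $\gamma_k<\delta$, this says $s\not\subset y_k$ and $\Delta(y_k,s)=\gamma_k$. Given $m$, take $k\ge m$ with $\gamma_k\ge c^s_m$. Then $r_{\gamma_k}\restriction m=x\restriction m$, so $y_k\in T\cap G_m(s,x)$. Thus $T$ accumulates at $(s,x)$, and $l(s,x)\ge l_1(x)=n$.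

From now on all $E_\beta$, $\beta\in2^{\le\mu}$, are countable. Call a node $t$ *big* if $T_t=\{y\in T:t\subset y\}$ is uncountable. In the bush of Example 7 all $u\in2^{<\omega}$ are big.

**Step 5: every big node $t$ has two incomparable big extensions.** This will give a scheme of big nodes. Suppose not. Then the big nodes extending $t$ form a chain (which contains $t$). Let $\beta\in2^{\le\mu}$ be its union.

First we count the $y\in T_t$ that leave $\beta$. If $y\in T_t$ and $\beta\not\subset y$, let $\gamma=\Delta(y,\beta)$. Then $\gamma\in E_\beta$, and $\gamma\ge\mathrm{lh}(t)$ since $t\subset\beta$ and $t\subset y$. The node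
$$y\restriction(\gamma+1)=(\beta\restriction\gamma)^\frown(1-\beta(\gamma))$$
extends $t$ and is not contained in $\beta$, hence is not big. So each of the countably many $\gamma\in E_\beta$ accounts for only countably many such $y$.

As $T_t$ is uncountable, $\{y\in T:\beta\subset y\}$ is uncountable. So $\mathrm{lh}(\beta)<\mu$ (a function of length $\mu$ has only one extension in $K$), and $\beta$ is a big node. Since $T_\beta=T_{\beta^\frown0}\cup T_{\beta^\frown1}$, one of $\beta^\frown0,\beta^\frown1$ is big. It is a big extension of $t$ not contained in $\beta$, contradicting the choice of $\beta$.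

**Step 6: (S3) if all $E_\beta$ are countable.** The node $\emptyset$ is big, as $T_\emptyset=T$. By Step 5 and recursion there is a scheme $(t_u)_{u\in2^{<\omega}}$ of big nodes. Here we choose $s$ first: pick $z\in2^\omega$ with $l_0(t_z)=n$ and put $s=t_z$. For each $k$ choose $y_k\in T$ extending the big node $t_{(z\restriction k)^\frown(1-z(k))}$. Then $y_k\supset t_{z\restriction k}$, and $y_k\not\supset t_{z\restriction(k+1)}$, because $y_k$ extends a node incomparable with $t_{z\restriction(k+1)}$. So $s\not\subset y_k$ and
$$\mathrm{lh}(t_{z\restriction k})\le\Delta(y_k,s)<\mathrm{lh}(s).$$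
By compactness of $2^\omega$ let $x$ be a cluster point of the sequence $(r_{\Delta(y_k,s)})_k$. Given $m$, there are infinitely many $k$ with $r_{\Delta(y_k,s)}\restriction m=x\restriction m$. For all large $k$ we have $\mathrm{lh}(t_{z\restriction k})\ge c^s_m$, because these lengths are cofinal in $\mathrm{lh}(s)$. So some $y_k$ lies in $T\cap G_m(s,x)$. Thus $T$ accumulates at $(s,x)$, and $l(s,x)\ge l_0(s)=n$.

So we have an $\omega$-system with $|K|=2^\mu>2^\omega=\omega^\omega$.

**Proof of Theorem 1.** Apply Proposition 1 with $\kappa=\omega$ to this system. $X$ is Hausdorff with $\chi(X)\le\omega$ and $wL_c(X)\le\omega$, and both are infinite cardinals by definition. (No convention is needed for $\chi$: the point $(q,y)$ is not isolated, since each $S_n(q)$ is infinite, so it has no finite local base.) Further $|S\times K|=2^\mu$ and $|Y|\le\mathfrak c$. So $|X|=2^\mu>2^\omega=2^{wL_c(X)\chi(X)}$. If $2^{<\mathfrak c}=\mathfrak c$, no cardinal below $\mathfrak c$ qualifies as $\mu$, so $\mu=\mathfrak c$. $\blacksquare$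

So the inequality fails for Hausdorff spaces, and the obstruction found in Section 4 really occurs, already for $\kappa=\omega$.

## 9. Strong limit cardinals of cofinality $\omega$: proof of Theorem 2

Let $\kappa$ be an uncountable strong limit cardinal with $\mathrm{cf}(\kappa)=\omega$. We build a $\kappa$-system with $|K|>2^\kappa$ along the lines of Section 8. Three things change: $2^\omega$ is replaced by a compact space containing $\kappa^\omega$; closed sets of size $>\kappa$ must be shown to have size $2^\kappa$; and binary schemes yield only $2^\omega<\kappa$ nodes, too few for Lemma 2 with $\nu=2^\kappa$, so schemes have to branch more.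

**Step 1: cardinal arithmetic.** Fix infinite cardinals $\kappa_0<\kappa_1<\cdots<\kappa$ with supremum $\kappa$ and $2^{\kappa_n}\le\kappa_{n+1}$. They exist: if $(\rho_n)$ is cofinal in $\kappa$, put $\kappa_0=\omega$ and $\kappa_{n+1}=\max(|\rho_n|,2^{\kappa_n})^+$, which is below the strong limit cardinal $\kappa$. (For $\kappa=\beth_\omega$ one can take $\kappa_n=\beth_n$.) A function on $\kappa$ is determined by its restrictions to the $\kappa_n$, so
$$2^\kappa\le\prod_n2^{\kappa_n}\le\prod_n\kappa_{n+1}\le\prod_n\kappa_n\le\kappa^\omega\le\kappa^\kappa=2^\kappa ,$$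
where the third inequality adds the factor $\kappa_0$. Hence
$$\kappa^\omega=\prod_n\kappa_n=2^\kappa . \tag{3}$$
So the hypothesis of the definition of a $\kappa$-system holds.

**Step 2: the system.** Take $\mu$ from Lemma 3 for this $\kappa$, and $K,N,N_\omega,c^s_n,\Delta,E_\beta$ from the setting of Section 7. So $\kappa<\mu\le2^\kappa$, $\mathrm{cf}(\mu)>\omega$, $|N|\le2^\kappa$. Let $C=A(\kappa)^\omega$, with $A(\kappa)$ from Example 2. It is compact Hausdorff of weight $\kappa$, and $|C|=\kappa^\omega=2^\kappa$. For each $x\in C$ fix a local base $\mathcal W(x)$ of open sets with $|\mathcal W(x)|\le\kappa$, closed under finite intersections. Points of $\kappa$ are isolated in $A(\kappa)$; so for $x\in\kappa^\omega\subset C$ the sets $\{w\in C:w\restriction k=x\restriction k\}$, $k\in\omega$, are a local base at $x$ in $C$. By (3) and $\mu\le2^\kappa$ there is an injection $\gamma\mapsto r_\gamma$ of $\mu$ into $\kappa^\omega$. Let $\mathcal A=N_\omega\times C$, so $|\mathcal A|\le2^\kappa$, and let $\mathcal G(s,x)$ consist of the sets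
$$G_{n,W}(s,x)=\{y\in K:\ s\not\subset y,\ \Delta(y,s)\ge c^s_n,\ r_{\Delta(y,s)}\in W\},\qquad n\in\omega,\ W\in\mathcal W(x).$$
There are at most $\kappa$ of them, and $G_{\max(n,n'),W\cap W'}\subset G_{n,W}\cap G_{n',W'}$.

**Step 3: (S1) and (S2).** (S1): if $s\subset y$, then $y$ lies in no $G_{n,W}(s,x)$; otherwise take $n$ with $c^s_n>\Delta(y,s)$ and any $W$. (S2): let $(s,x)\neq(s',x')$. If $s=s'$, then $x\ne x'$; take disjoint $W\in\mathcal W(x)$, $W'\in\mathcal W(x')$; a common element $y$ of $G_{0,W}(s,x)$ and $G_{0,W'}(s,x')$ would have $r_{\Delta(y,s)}\in W\cap W'$. If $s\subsetneq s'$, take $n$ with $c^{s'}_n\ge\mathrm{lh}(s)$; each $y\in G_{n,W'}(s',x')$ extends $s'\restriction c_n^{s'}\supset s$, so lies in no $G_{m,W}(s,x)$; the case $s'\subsetneq s$ is symmetric. If $s,s'$ are incomparable and first differ at $\delta$, take $n$ with $c^s_n,c^{s'}_n>\delta$; a common element $y$ of $G_{n,W}(s,x)$ and $G_{n,W'}(s',x')$ would satisfy $s(\delta)=y(\delta)=s'(\delta)$.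

**Step 4: labels.** As $\kappa^\omega$ has weight $\kappa$, it has at most $2^\kappa$ closed subsets. By Lemma 2 with $\nu=2^\kappa$ there is $l_1:C\to\omega$ taking every value on every closed subset of $\kappa^\omega$ of size $2^\kappa$.

A *scheme* is now a map $u\mapsto t_u\in N$ on $\bigcup_n\prod_{i<n}\kappa_i$ such that for $u\in\prod_{i<n}\kappa_i$ the nodes $t_{u^\frown j}$, $j<\kappa_n$, are pairwise incomparable extensions of $t_u$. As before the extensions are proper, so for $z\in\prod_i\kappa_i$ the node $t_z=\bigcup_nt_{z\restriction n}$ is in $N_\omega$ because $\mathrm{cf}(\mu)>\omega$, and distinct $z$ give distinct $t_z$. So by (3) each scheme yields $2^\kappa$ nodes $t_z$. The domain of a scheme has size $\kappa$, so there are at most $(2^\kappa)^\kappa=2^\kappa$ schemes. By Lemma 2 there is $l_0:N_\omega\to\omega$ such that in each scheme every value is attained at some $t_z$. Put $l(s,x)=\max(l_0(s),l_1(x))$.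

To verify (S3), let $T\subset K$, $|T|>\kappa$ and $n\in\omega$. Passing to a subset we may assume $|T|=\kappa^+$.

**Step 5: (S3) if $|E_\beta|\ge\kappa^+$ for some $\beta$.** Let $E$ be the set of the first $\kappa^+$ elements of $E_\beta$, and
$$P=\{x\in\kappa^\omega:\ |\{\gamma\in E:r_\gamma\restriction k=x\restriction k\}|=\kappa^+\text{ for all }k\}.$$
$P$ is closed in $\kappa^\omega$. If $\gamma\in E$ and $r_\gamma\notin P$, then for some $k$ at most $\kappa$ elements $\gamma'\in E$ have $r_{\gamma'}\restriction k=r_\gamma\restriction k$; as there are only $\kappa$ finite sequences in $\kappa$, all but at most $\kappa$ of the $\gamma\in E$ have $r_\gamma\in P$. So $P\neq\emptyset$. Moreover, for $x\in P$ and $k\in\omega$ there are $\kappa^+$ many $\gamma\in E$ with $r_\gamma\in[x\restriction k]$, all but at most $\kappa$ of them with $r_\gamma\in P$. Hence every nonempty relatively open subset of $P$ has size $>\kappa$.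

*We show $|P|=2^\kappa$.* Let $T_P=\{x\restriction m:x\in P,\ m\in\omega\}$. For $v\in T_P$ and infinite $\lambda<\kappa$ there is $m$ such that at least $\lambda$ elements of $T_P$ of length $m$ extend $v$. Otherwise $P\cap[v]$ would have at most $\lambda^\omega\le2^\lambda<\kappa$ points, while it has more than $\kappa$. So, starting with $v_\emptyset=\emptyset$, we can recursively choose $v_u\in T_P$ for $u\in\bigcup_n\prod_{i<n}\kappa_i$ such that for $u\in\prod_{i<n}\kappa_i$ the $v_{u^\frown j}$, $j<\kappa_n$, are distinct, of equal length, and properly extend $v_u$ (apply the preceding remark with $\lambda=\kappa_n$; more than one sequence of length $m$ extends $v_u$, so $m>\mathrm{lh}(v_u)$). For $z\in\prod_i\kappa_i$ the point $\bigcup_nv_{z\restriction n}$ of $\kappa^\omega$ has all its finite restrictions in $T_P$, so it lies in the closed set $P$. Distinct $z$ give distinct points. By (3), $|P|=2^\kappa$.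

So we can choose $x\in P$ with $l_1(x)=n$. Recursively choose $\gamma_0<\gamma_1<\cdots$ in $E$ with $r_{\gamma_k}\restriction k=x\restriction k$: there are $\kappa^+$ candidates, and proper initial segments of $E$ have size $\le\kappa$. Let $\delta=\sup_k\gamma_k$. As $\mathrm{cf}(\sup E)=\kappa^+>\omega$, we have $\delta<\sup E\le\mathrm{lh}(\beta)\le\mu$, so $s=\beta\restriction\delta\in N_\omega$. Choose $y_k\in T$ with $\beta\restriction\gamma_k\subset y_k$ and $y_k(\gamma_k)\neq\beta(\gamma_k)$; thus $\Delta(y_k,s)=\gamma_k$. Given $m$ and $W\in\mathcal W(x)$, there is $k_0$ with $\{w\in C:w\restriction k_0=x\restriction k_0\}\subset W$, because $x\in\kappa^\omega$. Take $k\ge k_0$ with $\gamma_k\ge c^s_m$. Then $r_{\gamma_k}\in W$ and $y_k\in T\cap G_{m,W}(s,x)$. So $T$ accumulates at $(s,x)$, and $l(s,x)\ge l_1(x)=n$.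

From now on $|E_\beta|\le\kappa$ for all $\beta\in2^{\le\mu}$. Call a node $t$ *big* if $|T_t|=\kappa^+$, where $T_t=\{y\in T:t\subset y\}$.

**Step 6: if $t$ is big and $\lambda<\kappa$ is infinite, there are $\lambda$ pairwise incomparable big nodes extending $t$.** The argument of Step 5 in Section 8 used that the big nodes above $t$ form one chain. Now there may be many maximal chains, and we first show that there are fewer than $\kappa$ of them. Suppose the statement fails, and let $D$ be the set of big nodes extending $t$. If $v\in D$ and $t\subset v'\subset v$, then $v'\in D$.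

*Maximal chains are closed downward.* Let $c$ be a maximal chain in $D$, $v\in c$ and $t\subset v'\subset v$. Then $v'\in D$, and $v'$ is comparable with every element of $c$: elements contained in $v$ are, like $v'$, restrictions of $v$, and elements extending $v$ extend $v'$. So $v'\in c$ by maximality.

*Directions at splitting nodes.* Call $w\in D$ *splitting* if $w^\frown0,w^\frown1\in D$. Let $w\in c$ be splitting. By maximality $w$ is not the largest element of $c$ (otherwise $w^\frown0$ could be added), so some $v\in c$ properly extends $w$, and $v\restriction(\mathrm{lh}(w)+1)\in c$ by downward closure. So $w^\frown i\in c$ for some $i$, and for exactly one $i=i(w)$, as $w^\frown 0$ and $w^\frown1$ are incomparable. If $w\subsetneq w'$ are both splitting elements of $c$, then $w'\supset w^\frown i(w)$, so $w'^\frown(1-i(w'))$ is incomparable with $w^\frown(1-i(w))$. Thus the nodes $w^\frown(1-i(w))$, for $w\in c$ splitting, are pairwise incomparable elements of $D$. By assumption there are fewer than $\lambda$ of them.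

*Codes of chains.* Let $d_c$ be the sequence of the values $i(w)$ along the splitting nodes $w\in c$ in increasing order. It is a function from an ordinal less than $\lambda$ to $2$. We claim that $d_c\ne d_{c'}$ for distinct maximal chains $c,c'$. As $c\not\subset c'$, some $p\in c$ can not be added to $c'$, so some $p'\in c'$ is incomparable with $p$. Let $w$ be the longest common initial segment of $p$ and $p'$. It extends $t$; the nodes $w$, $w^\frown p(\mathrm{lh}(w))$, $w^\frown p'(\mathrm{lh}(w))$ are in $D$; so $w$ is splitting, and by downward closure $w\in c\cap c'$. Both chains have the same elements below $w$, namely the $w\restriction\gamma$ with $\mathrm{lh}(t)\le\gamma<\mathrm{lh}(w)$, hence the same splitting nodes below $w$, with the same directions, since $v^\frown i(v)\subset w$ for splitting $v\subsetneq w$. At $w$ their directions are $p(\mathrm{lh}(w))\ne p'(\mathrm{lh}(w))$. So $d_c\neq d_{c'}$. Hence there are at most $\lambda\cdot2^\lambda=2^\lambda<\kappa$ maximal chains.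

*Each chain catches at most $\kappa$ elements of $T_t$.* For $y\in T_t$ let $c(y)$ be a maximal chain in $D$ containing all big nodes $y\restriction\gamma$ with $\mathrm{lh}(t)\le\gamma<\mu$; these form a chain in $D$, so $c(y)$ exists by Zorn's lemma. Fix a maximal chain $c$ and let $\beta=\bigcup c\in2^{\le\mu}$. Note that $t\in c$, as $t$ is comparable with all of $D$.

At most $\kappa$ elements of $T$ extend $\beta$. Otherwise $\mathrm{lh}(\beta)<\mu$ and $\beta$ is big; as $T_\beta=T_{\beta^\frown0}\cup T_{\beta^\frown1}$, some $\beta^\frown i$ is big. It extends every element of $c$ properly, contradicting maximality.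

If $y\in T_t$, $c(y)=c$ and $\beta\not\subset y$, put $\gamma=\Delta(y,\beta)\in E_\beta$; then $\gamma\ge\mathrm{lh}(t)$. The node $y\restriction(\gamma+1)=(\beta\restriction\gamma)^\frown(1-\beta(\gamma))$ is not contained in $\beta$, so it is not in $c=c(y)$. By the choice of $c(y)$ it is not big. So each of the at most $\kappa$ many $\gamma\in E_\beta$ accounts for at most $\kappa$ such $y$.

Hence $|\{y\in T_t:c(y)=c\}|\le\kappa$ for each of the fewer than $\kappa$ maximal chains, and $|T_t|\le\kappa$. This contradicts that $t$ is big.

**Step 7: (S3) if all $|E_\beta|\le\kappa$.** The node $\emptyset$ is big. Applying Step 6 with $\lambda=\kappa_n$ at the $n$-th level, we obtain a scheme of big nodes. Choose $z\in\prod_i\kappa_i$ with $l_0(t_z)=n$ and put $s=t_z$. For each $k$ choose $j\ne z(k)$ in $\kappa_k$ and $y_k\in T$ extending $t_{(z\restriction k)^\frown j}$. Then $y_k$ extends $t_{z\restriction k}$ and not $t_{z\restriction(k+1)}$, so $\mathrm{lh}(t_{z\restriction k})\le\Delta(y_k,s)<\mathrm{lh}(s)$. By compactness of $C$ let $x\in C$ be a cluster point of $(r_{\Delta(y_k,s)})_k$. Given $m$ and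 $W\in\mathcal W(x)$, there are infinitely many $k$ with $r_{\Delta(y_k,s)}\in W$, and $\mathrm{lh}(t_{z\restriction k})\ge c^s_m$ for all large $k$. So $T\cap G_{m,W}(s,x)\neq\emptyset$. Thus $T$ accumulates at $(s,x)$, and $l(s,x)\ge l_0(s)=n$.

We have a $\kappa$-system with $|K|=2^\mu>2^\kappa$. Proposition 1 gives a Hausdorff space $X$ with $\chi(X)\le\kappa$, $wL_c(X)\le\kappa$ and $|X|\ge|K|>2^\kappa$, which proves Theorem 2. $\blacksquare$
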